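# Rotating Teichmüller's extremal map: why the rotated map is not extremal in dimension three

## 1. The rotated Teichmüller map is beaten for every $r$

Let $D\subset\mathbb C$ be the unit disk, $D_+=D\cap\{\operatorname{Im}>0\}$, and $B^3\subset\mathbb R^3$ the unit ball. For a quasiconformal (qc) map $f:U\to V$ with $U\subset\mathbb R^n$, the linear dilatation at $x\in U$ is
$$H(x,f)=\limsup_{t\to0}\frac{\max\{|f(y)-f(x)|:|y-x|=t\}}{\min\{|f(y)-f(x)|:|y-x|=t\}},$$
and $H(f)=\operatorname{ess\,sup}_{x\in U}H(x,f)$. In the plane we write $K(F)$ for $H(F)$; there the usual dilatations all agree.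

Fix $r\in(0,1)$. Teichmüller's extremal problem asks: among all qc self-maps of $D$ that extend to the identity on $\partial D$ and send $0$ to $-r$, which has the least dilatation? Teichmüller constructed the extremal map $F_r$ explicitly and showed that it is unique. By uniqueness $F_r$ commutes with complex conjugation, so it preserves the real diameter and $D_+$.

In space, let $\mathcal F_r$ be the family of all qc self-maps of $B^3$ that extend to the identity on $\partial B^3$ and send the origin to $(-r,0,0)$. Rotate $F_r$ about the $x_1$-axis: for $x=(x_1,\rho\cos\theta,\rho\sin\theta)$ with $\rho\ge0$ write $F_r(x_1+i\rho)=u+iv$ with $v\ge 0$, and put $f_r(x)=(u,v\cos\theta,v\sin\theta)$. Then $f_r\in\mathcal F_r$. Does $f_r$ minimize $H$ over $\mathcal F_r$?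

Let $\mathbf K=\mathbf K(r)$ and $\mathbf K'=\mathbf K(\sqrt{1-r^2})$ be the complete elliptic integrals of modulus $r$ and of the complementary modulus, and put
$$\eta_0=\frac{\pi\mathbf K'}{4\mathbf K},\qquad a=\sinh\eta_0,\qquad b=\cosh\eta_0,\qquad \kappa=\frac ba=\coth\eta_0>1,\qquad K=K(r)=\kappa^2 .$$

**Theorem 1.** For every $r\in(0,1)$:

(i) $H(f_r)=K(F_r)=K(r)=\coth^2\big(\pi\mathbf K'/4\mathbf K\big)$;

(ii) there is $f\in\mathcal F_r$ with $H(f)<H(f_r)$.

**Theorem 2.** (a) For each $m\in\mathbb N$ and each uniform neighbourhood of $f_r$, the map $f$ in Theorem 1(ii) can be chosen in that neighbourhood and commuting with the rotation by $2\pi/m$ about the $x_1$-axis. So $f_r$ is not even a local minimum.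

(b) If $f\in\mathcal F_r$ commutes with all rotations about the $x_1$-axis, then $H(f)\ge H(f_r)$.

The assertion that $H(f_r)\le H(f)$ for all $f\in\mathcal F_r$ is Conjecture 9 in "Quasiconformal Homogeneity: Energy Methods and Sharp Bounds (07frg127)". Theorem 1 says that it is false for every $r$. As background, Anderson and Vamanamurthy assert that the rotation of the planar extremal map is the solution among maps that preserve a plane containing the origin and the points $(x,0,0)$, $|x|<1$; nothing below uses this. The theorems treat only $n=3$, and they determine neither $\inf_{\mathcal F_r}H$ nor whether it is attained.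

Together the parts say the following. By (b), $f_r$ is optimal if all rotations are required as symmetries. By (a), it is not even locally optimal if only a finite cyclic group of rotations is required, however large. So the better map must use the angle $\theta$ in an essential way, and we shall see that it does so through rapid oscillation.

A check on $K(r)$: as $r\to0$, $\mathbf K\to\pi/2$ and $\mathbf K'=\log(4/r)+o(1)$, so $\eta_0=\frac12\log(4/r)+o(1)$. Since $\coth^2\eta=1+4e^{-2\eta}+O(e^{-4\eta})$, we get $K(r)=1+r+o(r)$: a small displacement of the origin costs little. As $r\to1$, $\mathbf K'/\mathbf K\to0$ and $K(r)\to\infty$.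

## 2. Linear dilatation, singular values, and rotation about an axis

**Standard facts.** All can be found in Väisälä, *Lectures on n-dimensional quasiconformal mappings*, or are textbook planar theory.

1. A qc map of a domain in $\mathbb R^n$ lies in $W^{1,n}_{loc}$, maps null sets to null sets, and is differentiable with invertible derivative a.e. Hence $H(x,f)=\sigma_{\max}(Df(x))/\sigma_{\min}(Df(x))$ for a.e. $x$.
2. If a homeomorphism is locally qc with a uniform dilatation bound off a closed set of $\sigma$-finite $(n-1)$-dimensional measure, it is qc (Theorem 35.1). In the plane the same holds with the same constant $K$. We call such sets removable; a line segment in $\mathbb R^3$ or $\mathbb R^2$ and a point in $\mathbb R^2$ are examples.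
3. A planar homeomorphism $g\in W^{1,2}_{loc}$ with $|Dg|^2\le K|\det Dg|$ a.e. is $K$-qc, and conversely. Here $|Dg|=\sigma_1(Dg)$, so the inequality says $\sigma_1\le K\sigma_2$. A planar qc map is absolutely continuous on almost all horizontal and vertical segments, and $\int_\Omega|\det Dg|\le|g(\Omega)|$.

**Example.** For the linear map $\mathrm{diag}(\lambda_1,\lambda_2,\lambda_3)$ with $\lambda_1\ge\lambda_2\ge\lambda_3>0$, $H=\lambda_1/\lambda_3$. For comparison, the outer and inner dilatations $\sigma_1^3/|\det|$ and $|\det|/\sigma_3^3$ are $16$ and $4$ for $\mathrm{diag}(4,1,1)$, and both equal $8$ for $\mathrm{diag}(4,2,1)$, while $H=4$ in both cases. The linear dilatation does not see where $\lambda_2$ sits between $\lambda_3$ and $\lambda_1$.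

**Rotations.** Let $G$ be a homeomorphism of $\overline D$ that commutes with conjugation and maps $D_+$ onto itself. Its rotation about the $x_1$-axis, defined as $f_r$ was defined from $F_r$, is denoted $\mathrm{Rot}(G)$; it is a homeomorphism of $\overline{B^3}$ that preserves the axis. At a point off the axis use the orthonormal frame of two meridian vectors (in the half-plane $\theta=\text{const}$) and the azimuthal vector $\mathbf e_\theta$. The derivative in direction $\mathbf e_\theta$ is $\rho^{-1}\partial_\theta(u,v\cos\theta,v\sin\theta)=(v/\rho)\mathbf e_\theta$. So, where $G$ is differentiable at the meridian coordinate $z=x_1+i\rho$,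
$$D\,\mathrm{Rot}(G)=DG(z)\oplus\frac{\operatorname{Im}G(z)}{\operatorname{Im}z}. \tag{2.1}$$

**Example.** The same formula holds for local rotations. Take $G(z)=z^2$ on $\{x>0,y>0\}$, $z=|z|e^{i\varphi}$. The meridian block has both singular values $2|z|$ and the azimuthal entry is $2x=2|z|\cos\varphi$. So the rotation of a conformal map has $H=1/\cos\varphi$: the third singular value cannot be ignored.

**Example.** Let $m_r(z)=\frac{z+r}{1+rz}$. The numerator of $m_r(z)=\frac{(z+r)(1+r\bar z)}{|1+rz|^2}$ has imaginary part $(1-r^2)\operatorname{Im}z$, so off the real axis in $\overline D$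
$$\frac{\operatorname{Im}m_r(z)}{\operatorname{Im}z}=\frac{1-r^2}{|1+rz|^2}=|m_r'(z)|, \tag{2.2}$$
and likewise for $m_r^{-1}$ (replace $r$ by $-r$). By (2.1), $D\,\mathrm{Rot}(m_r^{\pm1})$ is a similarity off the axis. The axis is null and removable, so $\mathrm{Rot}(m_r^{\pm1})$ is qc, and composing with it on the left changes neither quasiconformality nor $H(x,\cdot)$ for a.e. $x$.

## 3. Teichmüller's map as an affine stretch between two ellipses

The plan is to branch over the origin. On a double cover of the disk, which turns out to be an ellipse, the extremal map becomes a linear stretch, and a length–area argument proves extremality.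

We recall the facts on $\mathrm{sn}$ (modulus $r$) to be used. It is odd, satisfies $\mathrm{sn}\,\bar\zeta=\overline{\mathrm{sn}\,\zeta}$, and is holomorphic for $|\operatorname{Im}\zeta|<\mathbf K'$; $\mathrm{sn}^2$ has period $2\mathbf K$. It maps the rectangle $(0,\mathbf K)\times(0,\mathbf K')$ conformally onto the open first quadrant, with $[0,\mathbf K]\to[0,1]$ and $\mathbf K+i[0,\mathbf K']\to[1,1/r]$ increasing, and $i[0,\mathbf K')\to i[0,\infty)$ increasing. Finally $\mathrm{sn}(\zeta+i\mathbf K')=1/(r\,\mathrm{sn}\,\zeta)$ and $\mathrm{sn}^2(\zeta-\mathbf K)=\frac{1-\mathrm{sn}^2\zeta}{1-r^2\mathrm{sn}^2\zeta}$.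

**Step 1: the covering map $P$.** The purpose is a two-to-one holomorphic map from an ellipse to the disk. Put
$$p(t)=-r\,\mathrm{sn}^2\zeta,\qquad \zeta=\frac{2i\mathbf Kt}{\pi},\qquad t=\eta+is .$$
Then $\operatorname{Re}\zeta=-2\mathbf Ks/\pi$ and $\operatorname{Im}\zeta=2\mathbf K\eta/\pi$, so $p$ is holomorphic in $|\eta|<2\eta_0$ (that is, $|\operatorname{Im}\zeta|<\mathbf K'$), even, and of period $i\pi$. Hence $p(i\pi-t)=p(t)$. The fibres of $\sinh$ are generated by $t\mapsto t+2\pi i$ and $t\mapsto i\pi-t$, both of which preserve $p$. So $p(t)=P(\sinh t)$ with a function $P$ on $E_2=\{\sinh t:|\eta|<2\eta_0\}$. Since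
$$\sinh(\eta+is)=\sinh\eta\cos s+i\cosh\eta\sin s,$$
$E_2$ is the open ellipse with semi-axes $\sinh2\eta_0$, $\cosh2\eta_0$. The function $P$ is holomorphic off the critical values $\pm i$ of $\sinh$ and continuous there, so holomorphic on $E_2$. From $\sinh(t+i\pi)=-\sinh t$ we get that $P$ is even. From $\overline{p(t)}=-r\,\mathrm{sn}^2(-2i\mathbf K\bar t/\pi)=p(\bar t)$ we get $P(\bar w)=\overline{P(w)}$. Hence also $P(-\bar w)=\overline{P(w)}$. Let
$$E=\Big\{\frac{x^2}{a^2}+\frac{y^2}{b^2}<1\Big\},\qquad Q_2=E_2\cap\{x,y>0\},\qquad Q_1=E\cap\{x,y>0\}.$$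

**Step 2: $P$ maps $Q_2$ conformally onto the upper half-plane $\mathbb H$.** The map $\sinh$ takes $(0,2\eta_0)\times(0,\frac\pi2)$ conformally onto $Q_2$: it is injective since $i\pi-t$ has negative real part, and each point of $Q_2$ lies on exactly one ellipse $\eta=\text{const}$ or is reached as such. On this rectangle $\zeta$ ranges over $(-\mathbf K,0)\times(0,\mathbf K')$, which $\mathrm{sn}$ maps conformally onto the open second quadrant, by $\mathrm{sn}(-\bar\zeta)=-\overline{\mathrm{sn}\,\zeta}$. Squaring gives the lower half-plane, and multiplication by $-r$ gives $\mathbb H$.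

**Step 3: $P:\overline{Q_1}\to\overline{D_+}$ is a homeomorphism.** We identify the preimage of the disk. If $\operatorname{Im}\zeta=\mathbf K'/2$, then $\bar\zeta+i\mathbf K'=\zeta$, so $\mathrm{sn}\,\zeta=1/(r\,\overline{\mathrm{sn}\,\zeta})$ and $|\mathrm{sn}\,\zeta|^2=1/r$. Thus $|p|=1$ on $\eta=\eta_0$, that is, $|P|=1$ on $\partial E$. Now follow the boundary of $Q_1$.

- For $w=\sinh\eta\in[0,a]$, $\zeta$ runs up the imaginary axis, and $P(w)$ increases from $0$ to $1$.
- For $w$ from $0$ to $i$ we have $t=is$, $\zeta\in[-\mathbf K,0]$, and $P(w)$ decreases from $0$ to $-r$. For $w$ from $i$ to $ib$, $t=\eta+\frac{i\pi}2$, $\operatorname{Re}\zeta=-\mathbf K$, and $P(w)$ decreases from $-r$ to $-1$.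
- The open elliptic arc of $\partial Q_1$ lies in $Q_2$, so it is mapped injectively into the open upper unit semicircle; its ends tend to $1$ and $-1$, so the image is the whole open semicircle.

The conformal bijection $P:Q_2\to\mathbb H$ carries the arc to the semicircle, so it carries $Q_1$ onto one of the two components of the complement of the semicircle in $\mathbb H$. As $P(0)=0$, this component is $D_+$. So $P:\overline{Q_1}\to\overline{D_+}$ is a continuous bijection of compact sets. By the symmetries of $P$, $P:\overline E\to\overline D$ is the quotient map for $w\mapsto-w$.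

**Step 4: $P'(w)\ne0$ for $w\neq0$.** Write $P(w)=\Pi(w^2)$, $\Pi$ holomorphic on $\{w^2:w\in E_2\}$. The squaring map takes $Q_2$ bijectively onto the part of this domain in $\{\operatorname{Im}>0\}$, so $\Pi$ maps that part injectively into $\mathbb H$, and $\Pi$ is real on the real axis. Hence $\Pi'\ne0$ off the real axis (use $\Pi(\bar\omega)=\overline{\Pi(\omega)}$ below it). At a real point $\omega_0$ write $\Pi(\omega)-\Pi(\omega_0)=c(\omega-\omega_0)^m+\cdots$ with $c$ real and nonzero. If $m\ge2$, or $m=1$ and $c<0$, some $\omega$ with $\operatorname{Im}\omega>0$ would be sent out of $\mathbb H$. So $m=1$, $c>0$: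
$$\Pi'>0\ \text{ on the real axis}. \tag{3.1}$$
Since $P'(w)=2w\Pi'(w^2)$, the claim follows.

**Step 5: the map $F$.** Put $\hat P(W)=-P(iW)$ on $iE_2$, $E'=iE$ (semi-axes $b$ in $X$ and $a$ in $Y$), and $L(x,y)=(\kappa x,y/\kappa)$. Since $\kappa a=b$, $L:\overline E\to\overline{E'}$ is an area-preserving bijection. For $W=X+iY$ we have $iW=-\overline{(Y+iX)}$, so
$$\hat P(X+iY)=-\overline{P(Y+iX)},\qquad \operatorname{Im}\hat P(X+iY)=\operatorname{Im}P(Y+iX). \tag{3.2}$$
Hence $\hat P$ maps $L(Q_1)$, the open first quadrant of $E'$, conformally onto $D_+$. Also $\hat P$ is even, $\hat P(\overline W)=\overline{\hat P(W)}$, and $\hat P:\overline{E'}\to\overline D$ is the quotient by $W\mapsto-W$. As $L$ is odd, the relation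
$$G_0\circ P=\hat P\circ L$$
defines a homeomorphism $G_0$ of $\overline D$; it fixes $0$, commutes with conjugation, and maps $D_+$ onto itself.

We compute $G_0$ on the circle. If $w=\sinh t$ with $t=\eta_0+is$, then $w=a\cos s+ib\sin s$, $Lw=b\cos s+ia\sin s=\cosh t$, and $iLw=i\cosh t=\sinh(t+\frac{i\pi}2)$. The shift $t\mapsto t+\frac{i\pi}{2}$ is $\zeta\mapsto\zeta-\mathbf K$. With $z=P(w)=-r\,\mathrm{sn}^2\zeta$,
$$G_0(z)=-P(iLw)=-p\big(t+\tfrac{i\pi}2\big)=r\,\mathrm{sn}^2(\zeta-\mathbf K)=r\,\frac{1-\mathrm{sn}^2\zeta}{1-r^2\,\mathrm{sn}^2\zeta}=\frac{r+z}{1+rz}=m_r(z)\qquad(|z|=1). \tag{3.3}$$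
So $F:=m_r^{-1}\circ G_0$ is the identity on $\partial D$ and $F(0)=m_r^{-1}(0)=-r$. Off $0$ it is locally $L$ composed with conformal maps, so it is qc with constant dilatation $\kappa/\kappa^{-1}=\kappa^2=K$.

**Step 6: every planar competitor has dilatation at least $K$, and $F=F_r$.** Let $\tilde F$ be a planar competitor. Then $m_r\circ\tilde F$ is a homeomorphism of $\overline D$ fixing $0$. The maps $P:\overline E\setminus0\to\overline D\setminus0$ and $\hat P:\overline{E'}\setminus0\to\overline D\setminus0$ are connected two-sheeted coverings, and both correspond to the subgroup $2\mathbb Z$ of $\pi_1(\overline D\setminus0)=\mathbb Z$, which a homeomorphism preserves. So $m_r\circ\tilde F$ lifts to a homeomorphism $T:\overline E\to\overline{E'}$, $T(0)=0$, with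
$$\hat P\circ T=m_r\circ\tilde F\circ P .$$
Off $0$ the coverings are locally conformal and a point is removable, so $K(T)=K(\tilde F)$. On $\partial E$, $\hat P\circ T=m_r\circ P=\hat P\circ L$ by (3.3), so $T=\pm L$ there by connectedness. Replacing $T$ by $-T$ if necessary, $T=L$ on $\partial E$.

On a.e. horizontal chord of $E$ the map $T$ is locally absolutely continuous, and it is continuous up to the endpoints, where it agrees with $L$. The distance between the images of the endpoints is $\kappa$ times the length of the chord, so $\int|T_x|\,dx\ge\kappa\cdot\text{length}$. With $|T_x|^2\le K(T)|J_T|$, $J_T=\det DT$, and the Cauchy–Schwarz inequality,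
$$\kappa|E|\le\int_E|T_x|\le\Big(|E|\,K(T)\int_E|J_T|\Big)^{1/2}\le\big(|E|\,K(T)\,|E'|\big)^{1/2}=K(T)^{1/2}|E| .$$
So $K(\tilde F)=K(T)\ge\kappa^2=K$. If $K(T)=\kappa^2$, equality holds throughout. Then $|T_x|=\kappa$ a.e., and on a.e. chord the image curve has length equal to the distance between its endpoints, which lie on a horizontal line; so $T_x=\kappa$ (real) a.e. Integrating from the left endpoint, $T=L$ on a.e. chord, hence everywhere, and $\tilde F=F$. So $F$ is the unique extremal map: $F=F_r$ and $K(F_r)=K$.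

Put $g_0=\mathrm{Rot}(G_0)$. Then $f_r=\mathrm{Rot}(m_r^{-1})\circ g_0$, and by the last example of Section 2, $H(x,f_r)=H(x,g_0)$ a.e.

## 4. Competitors with full rotational symmetry

A sensible first attempt to prove that $f_r$ is extremal is to reduce a spatial competitor $f$ to a planar one by recording only its meridian coordinates, and to apply Step 6. With full symmetry this works.

**Proof of Theorem 2(b), given Theorem 1(i).** Let $f\in\mathcal F_r$ commute with all rotations about the axis. So does $f^{-1}$. Hence $f$ maps the axis, which is the set of points fixed by all rotations, onto itself, and it permutes the rotation orbits. Let $u=f_1$, $v=\sqrt{f_2^2+f_3^2}$. They depend only on $(x_1,\rho)$, so $g=(u,v)$ is a map $D_+\to D_+$; it is a homeomorphism, its inverse being obtained from $f^{-1}$ in the same way. Since $f$ extends to a homeomorphism of $\overline{B^3}$, $g$ extends to a homeomorphism of the closed half-disk that preserves the diameter, is the identity on the arc, and sends $0$ to $-r$.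

*Regularity.* Off the axis $v>0$, so $u,v\in W^{1,3}_{loc}$ there. In cylindrical coordinates these functions do not depend on $\theta$, so by Fubini $g\in W^{1,3}_{loc}(D_+)\subset W^{1,2}_{loc}(D_+)$. The set where $f$ is differentiable with invertible derivative is rotation invariant and of full measure, so it corresponds to a set of full measure in $D_+$.

*The derivative.* At such a point off the axis, $u$ and $v$ have zero azimuthal derivative, and $f(R_\theta x)=R_\theta f(x)$ gives $\rho^{-1}\partial_\theta f=(v/\rho)\mathbf e_\theta$. In the frames (meridian, azimuthal) at $x$ and $f(x)$,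
$$Df=\begin{pmatrix}Dg&0\\ *&v/\rho\end{pmatrix}. \tag{4.1}$$
Hence $\sigma_1(Df)\ge\sigma_1(Dg)$. For $\xi\in\mathbb R^2$, $|Df^T(\xi,0)|=|Dg^T\xi|$, so $\sigma_3(Df)\le\sigma_2(Dg)$. Therefore $\sigma_1(Dg)\le H(f)\,\sigma_2(Dg)$, that is, $|Dg|^2\le H(f)|\det Dg|$ a.e., and $g$ is $H(f)$-qc on $D_+$ by fact 3. Reflecting in the diameter, which is removable with the same constant, we obtain an $H(f)$-qc self-map of $D$ that is the identity on $\partial D$ and sends $0$ to $-r$. By Step 6, $H(f)\ge K=H(f_r)$. $\square$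

**Where this stops.** For a general $f$ the two meridian rows of $Df$ are $(Dg\mid\mathbf d)$, where $\mathbf d$ is the meridian part of $\rho^{-1}\partial_\theta f$. Then $Df^T(\xi,0)=(Dg^T\xi,\ \mathbf d\cdot\xi)$, and $\sigma_3(Df)\le\sigma_2(Dg)$ is lost as soon as $\mathbf d\ne0$. Pure linear algebra does not restore it: if $Df$ is the isometry that exchanges the second meridian direction with the azimuthal one, then $Dg=\mathrm{diag}(1,0)$, so $\sigma_2(Dg)=0$ while $\sigma_3(Df)=1$. This is the opening that a better competitor has to use: the azimuthal direction must feed into the meridian plane.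

## 5. The azimuthal stretch of $f_r$ lies strictly between the meridian stretches

We now compute all three singular values of $Dg_0$. This proves Theorem 1(i). The strictness will be used twice later: it gives the gain in Section 6, and it controls the third singular value under perturbation in Section 8.

**Singular values in the covering.** On $Q_2$ let $\delta=\operatorname{Im}P/|P'|$; on $iE_2\cap\{X,Y>0\}$ let $\hat\delta=\operatorname{Im}\hat P/|\hat P'|$. By (3.2) and the symmetries of $|P'|$, $\hat\delta(X+iY)=\delta(Y+iX)$. Suppose $G\circ P=\hat P\circ T$ with $T(Q_1)=L(Q_1)$. At a point off the axis with meridian coordinate $z=P(w)$, $w\in Q_1$, we have $DG(z)=D\hat P(Tw)\,DT(w)\,DP(w)^{-1}$, and the outer factors are similarities. So by (2.1) the singular values of $D\,\mathrm{Rot}(G)$ are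
$$c\,\sigma_1(DT),\quad c\,\sigma_2(DT),\quad c\,\Gamma_T(w),\qquad c=\frac{|\hat P'(Tw)|}{|P'(w)|},\quad \Gamma_T(w)=\frac{\hat\delta(Tw)}{\delta(w)} , \tag{5.1}$$
the last because $\operatorname{Im}\hat P(Tw)/\operatorname{Im}P(w)=c\,\hat\delta(Tw)/\delta(w)$. The factor $c$ does not matter for $H$. For $T=L$ write $\Gamma_0$.

**Formula for $\delta$.** With $\omega=w^2$, $\operatorname{Im}\omega=2xy$ and $|P'|=2|w||\Pi'(\omega)|$:
$$\delta(w)=\frac{xy}{|w|}\,g(w),\qquad g(w)=\frac{\operatorname{Im}\Pi(\omega)/\operatorname{Im}\omega}{|\Pi'(\omega)|}. \tag{5.2}$$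
The quotient $\operatorname{Im}\Pi/\operatorname{Im}\omega$ extends real-analytically across the real axis, where its value is $\Pi'>0$ by (3.1), and it is positive for $\operatorname{Im}\omega\neq0$. So $g$ is smooth and positive near $\overline{Q_1}$, and $g=1$ on both coordinate axes. Likewise $\hat\delta(W)=\frac{XY}{|W|}\hat g(W)$ with $\hat g(X+iY)=g(Y+iX)$, smooth and positive near $\overline{L(Q_1)}$.

Let $\iota(x,y)=(y/\kappa,\kappa x)$. Then $\iota^2=\mathrm{id}$, and since $\kappa a=b$, $\iota$ maps $\overline{Q_1}$ onto itself. As $Lw=\kappa x+iy/\kappa$, $\hat\delta(Lw)=\delta(\iota w)$. With $w=|w|e^{i\varphi}$,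
$$\Gamma_0(w)=\frac{\delta(\iota w)}{\delta(w)}=\frac{g(\iota w)}{g(w)\sqrt{\kappa^2\cos^2\varphi+\kappa^{-2}\sin^2\varphi}},\qquad \Gamma_0(\iota w)=\frac1{\Gamma_0(w)}. \tag{5.3}$$
The limit of $\Gamma_0$ at $w=0$ depends on the direction, so we blow up the origin: $\Gamma_0$ extends continuously to the compact set
$$\mathcal X=\{(w,\arg w):w\in\overline{Q_1}\setminus0\}\cup\big(\{0\}\times[0,\tfrac\pi2]\big).$$

**The simplest case, by hand.** Replace $P$ by $w^2$ on the full open quadrant. Then $g\equiv1$ and $\Gamma_0=(\kappa^2\cos^2\varphi+\kappa^{-2}\sin^2\varphi)^{-1/2}$, which lies strictly between $\kappa^{-1}$ and $\kappa$ for $0<\varphi<\frac\pi2$, and equals $\kappa$ on the vertical side and $\kappa^{-1}$ on the horizontal side. The true $P$ has the same behaviour.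

**Proposition 3.** $\kappa^{-1}\le\Gamma_0\le\kappa$ on $\mathcal X$. Equality $\Gamma_0=\kappa$ holds exactly on $Z=\{(w,\frac\pi2):w\in i[0,b]\}$, and $\Gamma_0=\kappa^{-1}$ exactly on $Z'=\{(w,0):w\in[0,a]\}$. In particular $\kappa^{-1}<\Gamma_0<\kappa$ in $Q_1$.

**Proof, boundary values.** The purpose is to reduce to the interior. By (5.3) and $g=1$ on the axes, which $\iota$ exchanges, $\Gamma_0=\kappa$ on $Z$ and $\Gamma_0=\kappa^{-1}$ on $Z'$. At $w=0$ with $0<\varphi<\frac\pi2$, $g(0)=1$ and the value is strictly between. On the open arc $\partial E\cap\{x,y>0\}$ let $\tau$ be the unit tangent. Differentiating $\hat P\circ L=m_r\circ P$ along $\partial E$ gives $c|L\tau|=|m_r'(z)|$. On the other hand $c\,\Gamma_0=\operatorname{Im}m_r(z)/\operatorname{Im}z=|m_r'(z)|$ by (2.2). So $\Gamma_0=|L\tau|\in(\kappa^{-1},\kappa)$, because $\tau$ is not parallel to an axis.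

**Proof, concavity.** We need one sign of a second derivative. The conformal radius of $Q_2$ at $w$, pulled back from $\mathbb H$ (where it is $2\operatorname{Im}$), is $R(w)=2\operatorname{Im}P(w)/|P'(w)|=2\delta(w)$, and $Q_2$ is convex. Let $h_j$ be conformal bijections of the unit disk onto $Q_2$ with $h_j(0)=w_j$, $h_j'(0)=R(w_j)$, $j=1,2$. For $0\le t\le1$ the map $h=(1-t)h_1+th_2$ takes the disk into $Q_2$ by convexity, so by Schwarz's lemma $R(h(0))\ge|h'(0)|=(1-t)R(w_1)+tR(w_2)$. Hence $\delta$ is concave, and so is $S:=\log\delta$; in particular $S_{xx}\le0$. Moreover $\log|P'|$ is harmonic and $\Delta\log\operatorname{Im}P=-|P'|^2/(\operatorname{Im}P)^2$, so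
$$\Delta S=-\delta^{-2}.$$

**Proof, maximum principle.** On $Q_1$ let $S_1(w)=S(\iota w)$, $S_2(w)=S(w)+\log\kappa$ and $d=S_1-S_2=\log(\Gamma_0/\kappa)$. Then $\Delta S_2=-\delta^{-2}=-\kappa^2e^{-2S_2}$. Since $S_1(x,y)=S(y/\kappa,\kappa x)$, with derivatives of $S$ evaluated at $\iota w$,
$$\Delta S_1=\kappa^2S_{yy}+\kappa^{-2}S_{xx}\ge\kappa^2(S_{xx}+S_{yy})=-\kappa^2e^{-2S_1},$$
because $S_{xx}\le0$ and $\kappa^{-2}<\kappa^2$. Therefore
$$\Delta d\ge\kappa^2\big(e^{-2S_2}-e^{-2S_1}\big). \tag{5.4}$$
Suppose $\sup d>0$. As $d$ is continuous on the compact set $\mathcal X$ and $d\le0$ at the boundary points treated above, the supremum is attained at a point of $Q_1$. There $\Delta d\le0$, but $S_1>S_2$ makes the right side of (5.4) positive, a contradiction. So $d\le0$. By the mean value theorem the right side of (5.4) equals $q\,d$ with $q\ge0$ locally bounded, so $\Delta d-q\,d\ge0$ and $d\le0$; by the strong maximum principle $d<0$ in $Q_1$ or $d\equiv0$. The latter is impossible, since $\Gamma_0\to\kappa^{-1}<\kappa$ at points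 of the open segment $\{0<x<a,\ y=0\}$. This proves the upper bound and its equality case. The lower one follows from $\Gamma_0(\iota w)=1/\Gamma_0(w)$, since $\iota$ exchanges $Z$ and $Z'$. $\square$

**Proof of Theorem 1(i).** By (5.1) with $T=L$ and Proposition 3, off the axis $Dg_0$ has the singular values
$$c\kappa>c\,\Gamma_0>c/\kappa .$$
So $H(x,g_0)=\kappa^2$ at every point off the axis. The map $g_0$ is a diffeomorphism off the axis, and the axis is removable and null. Hence $g_0$ and $f_r$ are qc and $H(f_r)=H(g_0)=\kappa^2=K=K(F_r)$. $\square$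

Since $H(x,f_r)$ equals $K$ almost everywhere, an improvement of $f_r$ must lower $H(x,\cdot)$ almost everywhere in $B^3$. A gain in one region does not suffice. Axially symmetric changes alone cannot succeed, by Theorem 2(b). Sections 6 and 7 produce a gain inside one solid torus; Section 8 moves part of that gain to the rest of the ball by an axially symmetric change.

## 6. Rank-one perturbations of $\log(\sigma_1/\sigma_3)$

An oscillating map $y\mapsto y+\frac1N\Lambda(N\psi(y))\alpha$ has derivative close to $I\pm\alpha\otimes\nabla\psi$, where $(\alpha\otimes\beta)\xi=\alpha(\beta\cdot\xi)$. So it takes two values $I\pm\tau M$ with $M$ of rank one. It lowers $\log(\sigma_1/\sigma_3)$ everywhere if $\tau\mapsto\log\frac{\sigma_1}{\sigma_3}((I+\tau M)\mathsf A)$ has a strict local maximum at $\tau=0$. We look for such an $M$.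

**Lemma 4.** Let $\mathsf A\in GL_3(\mathbb R)$ have singular values $\lambda_1>\lambda_2>\lambda_3>0$ and orthonormal left singular vectors $e_i$. For a matrix $M$ let $M_{ij}=e_i\cdot Me_j$ and $\ell(\tau)=\log\frac{\sigma_1}{\sigma_3}\big((I+\tau M)\mathsf A\big)$. Then $\ell'(0)=M_{11}-M_{33}$. There are $\alpha,\beta\in\mathbb R^3$, with all components in the basis $(e_i)$ nonzero, such that $M=\alpha\otimes\beta$ satisfies $M_{11}=M_{33}=1$ and $\ell''(0)<0$.

**Proof, second-order expansion.** Let $d_i=\lambda_i^2$ and $\mathcal D=\mathrm{diag}(d_i)$. In the basis $(e_i)$ the matrix $(I+\tau M)\mathsf A\mathsf A^T(I+\tau M)^T$ is $\mathcal D+\tau B_1+\tau^2B_2$ with $B_1=M\mathcal D+\mathcal DM^T$, $B_2=M\mathcal DM^T$. For a simple eigenvalue, perturbation theory gives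
$$\sigma_i^2=d_i+\tau(B_1)_{ii}+\tau^2\Big((B_2)_{ii}+\sum_{j\ne i}\frac{(B_1)_{ij}^2}{d_i-d_j}\Big)+O(\tau^3).$$
Here $(B_1)_{ij}=M_{ij}d_j+d_iM_{ji}$, $(B_1)_{ii}=2d_iM_{ii}$, $(B_2)_{ii}=\sum_jM_{ij}^2d_j$. Taking logarithms, the $\tau^2$-terms with $M_{ii}^2$ add up to $M_{ii}^2-\frac12(2M_{ii})^2=-M_{ii}^2$, so
$$\log\sigma_i^2=\log d_i+2\tau M_{ii}+\tau^2\Big(-M_{ii}^2+\sum_{j\ne i}q_{ij}\Big)+O(\tau^3),$$
$$q_{ij}=\frac1{d_i}\Big[M_{ij}^2d_j+\frac{(M_{ij}d_j+d_iM_{ji})^2}{d_i-d_j}\Big]=\frac{d_jM_{ij}^2+2d_jM_{ij}M_{ji}+d_iM_{ji}^2}{d_i-d_j}. \tag{6.1}$$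
As $\ell=\frac12(\log\sigma_1^2-\log\sigma_3^2)$, we get $\ell'(0)=M_{11}-M_{33}$, and if $M_{11}=M_{33}$, then
$$\ell''(0)=q_{12}+(q_{13}-q_{31})-q_{32}. \tag{6.2}$$

**Proof, reading off the sign.** Let $M=\alpha\otimes\beta$ with $M_{11}=M_{33}=m$. Rank one gives $M_{ij}M_{ji}=M_{ii}M_{jj}$. Hence
$$q_{13}-q_{31}=\frac{2\big[d_3M_{13}^2+(d_1+d_3)m^2+d_1M_{31}^2\big]}{d_1-d_3}\ge0,$$
$$q_{12}=\frac{d_2M_{12}^2+2d_2mM_{22}+d_1M_{21}^2}{d_1-d_2},\qquad -q_{32}=\frac{d_2M_{32}^2+2d_2mM_{22}+d_3M_{23}^2}{d_2-d_3}.$$
Two observations follow. In the plane (indices $1,3$ only) one has $\ell''(0)=q_{13}-q_{31}\ge0$, and there is no second-order gain. In space, if the phase does not depend on the angle $\theta$, then $\beta_2=0$ (here $e_2$ is azimuthal), so $M_{22}=0$ and all three terms are nonnegative: again no gain, in accordance with Theorem 2(b). A gain requires $mM_{22}<0$. Normalize $m=1$, $M_{22}=-\nu$ with $\nu>0$. Scaling $\alpha$ against $\beta$ and up to signs,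
$$\alpha=(\sqrt{p_1},1,\sqrt{p_3}),\qquad\beta=\Big(\frac1{\sqrt{p_1}},-\nu,\frac1{\sqrt{p_3}}\Big).$$
The numerator of $q_{12}$ is then $d_2\nu^2p_1-2d_2\nu+d_1/p_1$, smallest for $p_1=\lambda_1/(\nu\lambda_2)$ by the arithmetic–geometric mean inequality; that of $-q_{32}$ is smallest for $p_3=\lambda_3/(\nu\lambda_2)$. We take these values.

**Proof, computation.** Now $M_{11}=M_{33}=1$ and:

- $M_{12}^2=\nu\lambda_1/\lambda_2$, $M_{21}^2=\nu\lambda_2/\lambda_1$, $M_{12}M_{21}=-\nu$, so $q_{12}=\nu\dfrac{2\lambda_1\lambda_2-2\lambda_2^2}{\lambda_1^2-\lambda_2^2}=\dfrac{2\nu\lambda_2}{\lambda_1+\lambda_2}$;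
- $M_{32}^2=\nu\lambda_3/\lambda_2$, $M_{23}^2=\nu\lambda_2/\lambda_3$, $M_{23}M_{32}=-\nu$, so $-q_{32}=\nu\dfrac{2\lambda_2\lambda_3-2\lambda_2^2}{\lambda_2^2-\lambda_3^2}=-\dfrac{2\nu\lambda_2}{\lambda_2+\lambda_3}$;
- $M_{13}^2=\lambda_1/\lambda_3$, $M_{31}^2=\lambda_3/\lambda_1$, $M_{13}M_{31}=1$, so $q_{13}-q_{31}=\dfrac{2\lambda_1\lambda_3+2(\lambda_1^2+\lambda_3^2)+2\lambda_1\lambda_3}{\lambda_1^2-\lambda_3^2}=\dfrac{2(\lambda_1+\lambda_3)}{\lambda_1-\lambda_3}$.

Adding up,
$$\ell''(0)=\frac{2(\lambda_1+\lambda_3)}{\lambda_1-\lambda_3}-\frac{2\nu\lambda_2(\lambda_1-\lambda_3)}{(\lambda_1+\lambda_2)(\lambda_2+\lambda_3)},$$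
which is negative for large $\nu$. $\square$

**Example.** For $\mathsf A=\mathrm{diag}(2,1,\frac12)$ the formula gives $\ell''(0)=\frac{10}3-\frac{2\nu}3$. With $\nu=6$: $p_1=\frac13$, $p_3=\frac1{12}$, $\alpha=(\frac1{\sqrt3},1,\frac1{\sqrt{12}})$, $\beta=(\sqrt3,-6,\sqrt{12})$. Directly from (6.1): $q_{12}=\frac{12-12+12}{3}=4$, $-q_{32}=\frac{3-12+3}{3/4}=-8$, $q_{13}=\frac{1+\frac12+1}{15/4}=\frac23$, $-q_{31}=\frac{1+8+1}{15/4}=\frac83$. The sum is $-\frac23<0$.

## 7. An oscillating map in a solid torus

We realize $I\pm\tau M$ as the derivative, up to a small error, of a bi-Lipschitz map $\Psi_N$ to be applied after $g_0$.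

**Step 1: frames in the target.** Write $y=(u,v\cos\theta,v\sin\theta)$, $\omega=u+iv\in D_+$, with orthonormal frame $(\mathbf e_u,\mathbf e_v,\mathbf e_\theta)$. Let $\mathsf A_0(\omega)$ be the matrix of $Dg_0$ at $g_0^{-1}(y)$ in the meridian/azimuthal frames. It does not depend on $\theta$, is smooth in $\omega\in D_+$, and is block diagonal. By Proposition 3 its singular values satisfy $\lambda_1>\lambda_2>\lambda_3$, $\lambda_1/\lambda_3=K$, with $\lambda_2$ the azimuthal entry. The meridian $2\times2$ block has distinct singular values $\lambda_1,\lambda_3$, so on any closed disk in $D_+$ we can choose smooth unit left singular vectors $e_1(\omega),e_3(\omega)$ in the meridian plane; put $e_2=\mathbf e_\theta$.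

**Step 2: a phase and a direction with $M_{11}=M_{33}=1$ everywhere.** It is not enough to have this at one point. The oscillation must be cut off, so the amplitude $\tau$ passes through all small values with both signs; where $M_{11}\ne M_{33}$, the term $\tau(M_{11}-M_{33})$ would be positive for one sign and would beat any $-c_0\tau^2$ for small $|\tau|$. So we arrange that the first-order term vanishes identically.

Fix $\omega_0=u_0+iv_0\in D_+$ and let $\alpha^*,\beta^*$ be as in Lemma 4 for $\mathsf A_0(\omega_0)$ and the basis $e_i(\omega_0)$. Put $\mu=1/(v_0\beta_2^*)$. Let $\gamma(u,v)$ be the linear function with $\nabla\gamma=\mu\big(\beta_1^*e_1(\omega_0)+\beta_3^*e_3(\omega_0)\big)$, and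
$$\psi(y)=\theta+\gamma(u,v),\qquad \beta:=\nabla\psi=\tfrac1v\mathbf e_\theta+\nabla\gamma .$$
At $\omega_0$ the azimuthal component of $\beta$ is $1/v_0=\mu\beta_2^*$, so $\beta=\mu\beta^*$ there. Near $\omega_0$ the components $\beta_i=\beta\cdot e_i(\omega)$ are nonzero, and we set
$$\alpha=\beta_1^{-1}e_1+\mu^{-1}\alpha_2^*e_2+\beta_3^{-1}e_3,\qquad M(\omega)=\alpha\otimes\beta .$$
All components depend only on $\omega$, and $M_{11}=M_{33}=1$ identically. Since $\alpha_i^*\beta_i^*=1$ for $i=1,3$, at $\omega_0$ we have $\alpha=\mu^{-1}\alpha^*$, so $M(\omega_0)=\alpha^*\otimes\beta^*$.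

**Step 3: a uniform quadratic gain.** Let
$$\Theta(\tau,\mathsf A,\omega)=\log\tfrac{\sigma_1}{\sigma_3}\big((I+\tau M(\omega))\mathsf A\big).$$
Since $\sigma_1,\sigma_3$ are simple, $\Theta$ is $C^\infty$ near $(0,\mathsf A_0(\omega),\omega)$ for $\omega$ near $\omega_0$. We have $\Theta(0,\mathsf A_0(\omega),\omega)=\log K$. By Lemma 4, $\partial_\tau\Theta(0,\mathsf A_0(\omega),\omega)=M_{11}-M_{33}=0$ for all $\omega$ near $\omega_0$, and $\partial_\tau^2\Theta(0,\mathsf A_0(\omega_0),\omega_0)<0$. By continuity and Taylor's formula there are $\varrho,s_0,c_0>0$ with $\overline B_{2\varrho}(\omega_0)\subset D_+$ and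
$$\Theta(\tau,\mathsf A_0(\omega),\omega)\le\log K-c_0\tau^2\qquad(|\tau|\le s_0,\ \omega\in\overline B_{2\varrho}(\omega_0)), \tag{7.1}$$
and there is $r_0>0$ such that $\Theta$ is $C^\infty$ near the compact set
$$\{|\tau|\le s_0,\ \omega\in\overline B_{2\varrho}(\omega_0),\ |\mathsf A-\mathsf A_0(\omega)|\le r_0\}, \tag{7.2}$$
so its derivatives are bounded there.

**Step 4: the map $\Psi_N$.** Fix $s\in(0,s_0]$ with $s\sup|\alpha||\beta|\le\frac14$, supremum over $\overline B_{2\varrho}(\omega_0)$. Let $\chi\in C_c^\infty(B_{2\varrho}(\omega_0))$, $0\le\chi\le1$, $\chi=1$ on $B_\varrho(\omega_0)$. Let $\Lambda$ be a $2\pi$-periodic triangle wave with $|\Lambda'|=1$ a.e. For $N\in\mathbb N$ put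
$$\Psi_N(y)=y+\frac sN\,\chi(\omega)\,\Lambda(N\psi(y))\,\alpha(y)$$
on the solid torus over $B_{2\varrho}(\omega_0)$ and $\Psi_N=\mathrm{id}$ elsewhere. This is well defined, since $\psi$ is defined modulo $2\pi$ and $N$ is an integer. Because $\nabla\psi\ne0$, the set where $\Lambda'(N\psi)$ is undefined lies on smooth surfaces and is null, and a.e.
$$D\Psi_N=I+\tau M+R,\qquad\tau=s\,\chi(\omega)\Lambda'(N\psi),\qquad R=\frac sN\Lambda(N\psi)D(\chi\alpha),\quad |R|\le\frac CN . \tag{7.3}$$
For large $N$ the map $\Psi_N-\mathrm{id}$ is Lipschitz on $\mathbb R^3$ with constant at most $\frac14+\frac CN\le\frac12$. So $\Psi_N$ is a bi-Lipschitz homeomorphism of $\mathbb R^3$. It is the identity outside a compact subset of $B^3$ disjoint from the axis, so $\Psi_N(B^3)=B^3$ and $\Psi_N$ preserves the axis.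

By (7.1) and (7.3), $\Psi_N\circ g_0$ has $\log H\le\log K-c_0s^2+O(1/N)$ where $\chi=1$. Outside the torus nothing has changed, and $H$ is still $K$.

## 8. An axially symmetric perturbation that lowers $H$ off the torus

In the covering, replace $L$ by $L+\varepsilon V$ with $V=0$ on $\partial E$. If $V=(\kappa h_1,-\kappa^{-1}h_2)$, we shall see that $\log(\sigma_1/\sigma_2)$ changes by $\varepsilon\operatorname{div}\mathbf h+O(\varepsilon^2)$, where $\mathbf h=(h_1,h_2)$. Since $\int_E\operatorname{div}\mathbf h=0$, one cannot have $\operatorname{div}\mathbf h<0$ everywhere; that is the first-order obstruction to improving $f_r$ by symmetric maps. But we may let the divergence be negative outside a small set and pay for it there, where the oscillation has already won a fixed amount. Accordingly let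
$$U=\{w\in Q_1:\hat P(Lw)\in B_{\varrho/2}(\omega_0)\},$$
which has compact closure in $Q_1$, and let $U^*$ be the union of $U$ and its mirror images in the axes.

**Lemma 5.** There is $\mathbf h=(h_1,h_2)\in C^\infty(\overline E;\mathbb R^2)$ with $\mathbf h=0$ on $\partial E$, $\operatorname{div}\mathbf h\le-1$ on $E\setminus U^*$, $h_1$ odd in $x$ and even in $y$, $h_2$ even in $x$ and odd in $y$.

**Proof.** Let $e(x,y)=x^2/a^2+y^2/b^2$. The field $(1-e)(x,y)$ vanishes on $\partial E$, has the required parities, and its divergence is $2(1-e)-2e=2-4e$. This is at most $-1$ only where $e\ge\frac34$; the rest is to be corrected. Let $\chi_1=\chi_1(e)\in C_c^\infty(E)$, $0\le\chi_1\le1$, $\chi_1=1$ on $\{e\le\frac34\}$. Let $\chi_2\ge0$ in $C_c^\infty(U^*)$ be mirror symmetric with $\int\chi_2=3\int\chi_1$. Then $\vartheta=\chi_2-3\chi_1\in C_c^\infty(E)$ has integral $0$.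

*$\vartheta=\operatorname{div}\mathbf b$ for some $\mathbf b\in C_c^\infty(E;\mathbb R^2)$.* The map $\Phi(w)=w/\sqrt{1-e(w)}$ is an orientation-preserving diffeomorphism of $E$ onto $\mathbb R^2$, with inverse $W\mapsto W/\sqrt{1+e(W)}$. Transport the $2$-form $\vartheta\,dx\wedge dy$ to $\mathbb R^2$; it becomes $k\,dx\wedge dy$ with $k\in C_c^\infty(\mathbb R^2)$, $\int k=0$. Take $\phi\in C_c^\infty(\mathbb R)$ with $\int\phi=1$, put $\bar k(y)=\int k(x,y)\,dx$ and
$$(k_1,k_2)=\Big(\int_{-\infty}^x\big(k(\sigma,y)-\phi(\sigma)\bar k(y)\big)d\sigma,\ \ \phi(x)\int_{-\infty}^y\bar k\Big).$$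
Both components are smooth. The first has compact support because $\int(k(\sigma,y)-\phi(\sigma)\bar k(y))d\sigma=0$, the second because $\int\bar k=0$. The divergence is $k-\phi\bar k+\phi\bar k=k$, that is, $d(k_1dy-k_2dx)=k\,dx\wedge dy$. Pull this $1$-form back by $\Phi$ and write the result as $b_1dy-b_2dx$; then $\mathbf b=(b_1,b_2)$ has compact support in $E$ and divergence $\vartheta$.

*Parities.* Replace $\mathbf b$ by the mean of $J\,\mathbf b(J\,\cdot)$ over the four matrices $J=\mathrm{diag}(\pm1,\pm1)$. Since $\operatorname{div}(J\mathbf b(J\cdot))=(\operatorname{div}\mathbf b)(J\cdot)=\vartheta(J\cdot)=\vartheta$, the divergence is unchanged, and now $\mathbf b(Jw)=J\mathbf b(w)$, which are the stated parities.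

Put $\mathbf h=(1-e)(x,y)+\mathbf b$. Off $U^*$ the divergence is $2-4e-3\chi_1$. Where $e\le\frac34$ it is at most $2-3=-1$; where $e\ge\frac34$ it is at most $2-4e\le-1$. $\square$

**The maps $T_\varepsilon$, $G_\varepsilon$, $g_\varepsilon$.** Let $V=(\kappa h_1,-\kappa^{-1}h_2)$ and $T_\varepsilon=L+\varepsilon V$. Extend $\mathbf h$ by $0$, a Lipschitz extension. For small $\varepsilon>0$, $L^{-1}T_\varepsilon=\mathrm{id}+\varepsilon(h_1,-h_2)$ is a bi-Lipschitz homeomorphism of the plane that is the identity off $E$. So $T_\varepsilon:\overline E\to\overline{E'}$ is a diffeomorphism, $T_\varepsilon=L$ on $\partial E$, and by the parities $T_\varepsilon$ commutes with both reflections. Write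
$$T_\varepsilon(x,y)=(x\,p_\varepsilon,\ y\,q_\varepsilon),\qquad p_\varepsilon=\kappa(1+\varepsilon\tilde h_1),\qquad q_\varepsilon=\kappa^{-1}(1-\varepsilon\tilde h_2),$$
where $\tilde h_1=h_1/x=\int_0^1\partial_xh_1(\sigma x,y)\,d\sigma$ and $\tilde h_2=h_2/y=\int_0^1\partial_yh_2(x,\sigma y)\,d\sigma$ are in $C^\infty(\overline E)$. For small $\varepsilon$, $p_\varepsilon,q_\varepsilon>0$, so $T_\varepsilon$ preserves open quadrants and $T_\varepsilon(Q_1)=L(Q_1)$. Since $T_\varepsilon$ is odd, $G_\varepsilon\circ P=\hat P\circ T_\varepsilon$ defines a homeomorphism $G_\varepsilon$ of $\overline D$ commuting with conjugation, with $G_\varepsilon(D_+)=D_+$, $G_\varepsilon=m_r$ on $\partial D$, $G_\varepsilon(0)=0$. Let $g_\varepsilon=\mathrm{Rot}(G_\varepsilon)$. In $B^3$ off the axis it is a $C^\infty$ diffeomorphism.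

**Lemma 6.** For all small $\varepsilon>0$: at points of $B^3$ off the axis with meridian coordinate $P(w)$, $w\in Q_1\setminus U$, one has $\log H(\cdot,g_\varepsilon)\le\log K-\varepsilon/2$. Moreover $H(\cdot,g_\varepsilon)$ is bounded off the axis, so $g_\varepsilon$ is qc.

**Proof, meridian singular values.** Let $\sigma_1\ge\sigma_2$ be those of $DT_\varepsilon$. The diagonal entries of $DT_\varepsilon$ are $\kappa(1+\varepsilon\partial_xh_1)$ and $\kappa^{-1}(1-\varepsilon\partial_yh_2)$, and the others are $O(\varepsilon)$. Since $L=\mathrm{diag}(\kappa,\kappa^{-1})$ has distinct singular values, off-diagonal entries contribute only at order $\varepsilon^2$. So, uniformly on $\overline E$,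
$$\log\sigma_1=\log\kappa+\varepsilon\,\partial_xh_1+O(\varepsilon^2),\qquad \log\sigma_2=-\log\kappa-\varepsilon\,\partial_yh_2+O(\varepsilon^2), \tag{8.1}$$
and $\log(\sigma_1/\sigma_2)=\log K+\varepsilon\operatorname{div}\mathbf h+O(\varepsilon^2)$.

**Proof, the azimuthal value.** Let $\Gamma_\varepsilon=\hat\delta\circ T_\varepsilon/\delta$. We claim: for every $\eta>0$ and all sufficiently small $\varepsilon$,
$$\log\sigma_2-\eta\varepsilon\le\log\Gamma_\varepsilon\le\log\sigma_1+\eta\varepsilon\qquad\text{on }Q_1. \tag{8.2}$$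
The difficulty is near the axes, where by Proposition 3 the value $\Gamma_0$ approaches $\kappa$ or $\kappa^{-1}$ and there is no room; there the first-order terms have to match. By (5.2),
$$\log\Gamma_\varepsilon=\log p_\varepsilon+\log q_\varepsilon-\tfrac12\log\big(p_\varepsilon^2\cos^2\varphi+q_\varepsilon^2\sin^2\varphi\big)+\log\hat g(T_\varepsilon w)-\log g(w).$$
The right side is $C^\infty$ in $(\varepsilon,w,\varphi)\in[0,\varepsilon_0]\times\overline{Q_1}\times[0,\frac\pi2]$, a compact set. So $\log\Gamma_\varepsilon=\log\Gamma_0+\varepsilon n+O(\varepsilon^2)$ uniformly on $\mathcal X$, where differentiation at $\varepsilon=0$ gives the continuous function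
$$n=t\,\tilde h_1-(1-t)\,\tilde h_2+\nabla\log\hat g(Lw)\cdot V(w),\qquad t=\frac{\kappa^{-2}\sin^2\varphi}{\kappa^2\cos^2\varphi+\kappa^{-2}\sin^2\varphi}.$$
On $Z$ we have $t=1$ and $\tilde h_1=\partial_xh_1$. The last term is $0$: $h_1=0$ on the imaginary axis, so $V$ is tangent to it, and $\hat g=1$ along it. So $n=\partial_xh_1$ on $Z$. Hence in a neighbourhood of $Z$ in $\mathcal X$ we have $n\le\partial_xh_1+\eta/2$ and $\Gamma_0\le\kappa$, so $\log\Gamma_\varepsilon\le\log\kappa+\varepsilon\partial_xh_1+\frac{\eta\varepsilon}2+O(\varepsilon^2)\le\log\sigma_1+\eta\varepsilon$ for small $\varepsilon$, by (8.1). Off this neighbourhood, Proposition 3 and compactness give $\Gamma_0\le\kappa e^{-c'}$ with some $c'>0$, and the upper bound in (8.2) holds for small $\varepsilon$. The lower bound is obtained in the same way with $Z'$. There $t=0$, $\tilde h_2=\partial_yh_2$, and $V$ is tangent to the real axis, along which $\hat g=1$, so $n=-\partial_yh_2$. Near $Z'$ use $\Gamma_0\ge\kappa^{-1}$ and $n\ge-\partial_yh_2-\eta/2$; off a neighbourhood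 of $Z'$ use $\Gamma_0\ge\kappa^{-1}e^{c'}$.

**Proof, conclusion.** By (5.1) and (8.2),
$$\log H(\cdot,g_\varepsilon)=\max(\log\sigma_1,\log\Gamma_\varepsilon)-\min(\log\sigma_2,\log\Gamma_\varepsilon)\le\log K+\varepsilon\operatorname{div}\mathbf h+2\eta\varepsilon+O(\varepsilon^2).$$
Take $\eta=\frac18$. On $Q_1\setminus U=Q_1\setminus U^*$ we have $\operatorname{div}\mathbf h\le-1$, and the right side is at most $\log K-\frac34\varepsilon+O(\varepsilon^2)\le\log K-\frac\varepsilon2$. The same inequality gives boundedness on all of $Q_1$, and the axis is removable. $\square$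

## 9. The composed map has smaller dilatation

**Proof of Theorem 1(ii).** Let
$$f=\mathrm{Rot}(m_r^{-1})\circ\Psi_N\circ g_\varepsilon .$$
It is a composition of qc self-maps of $B^3$. On $\partial B^3$ it equals $\mathrm{Rot}(m_r^{-1})\circ\mathrm{Rot}(m_r)=\mathrm{id}$, since $\Psi_N$ is the identity there. Also $f(0)=\mathrm{Rot}(m_r^{-1})(0)=(-r,0,0)$. So $f\in\mathcal F_r$, and $H(x,f)=H(x,\Psi_N\circ g_\varepsilon)$ a.e. by Section 2. The data $\omega_0,\varrho,s_0,c_0,r_0,s,\chi,U,\mathbf h$ are fixed; the constants $C,C_i$ below do not depend on $\varepsilon$ or $N$.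

Take $x$ off the axis with meridian coordinate $P(w)$, $w\in Q_1$. Let $\omega=\hat P(T_\varepsilon w)$ be the meridian coordinate of $y=g_\varepsilon(x)$, and $\mathsf A_\varepsilon$ the matrix of $Dg_\varepsilon(x)$ in the meridian/azimuthal frames.

**Step 1: two facts for small $\varepsilon$.** They say that the torus in the target and the set $U$ in the covering fit together, and that $\mathsf A_\varepsilon$ may be compared with $\mathsf A_0$ at the same target point.

1. If $w\in U$, then $\omega\in B_\varrho(\omega_0)$. Indeed $\hat P(Lw)\in B_{\varrho/2}(\omega_0)$ and $\hat P\circ T_\varepsilon\to\hat P\circ L$ uniformly.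
2. If $\omega\in\overline B_{2\varrho}(\omega_0)$, then $|\mathsf A_\varepsilon-\mathsf A_0(\omega)|\le C_1\varepsilon\le r_0$. On $D_+$, $G_\varepsilon=\hat P\circ T_\varepsilon\circ(P|_{Q_1})^{-1}$. Let $W=(\hat P|_{L(Q_1)})^{-1}(\omega)$; it lies in a fixed compact subset of $L(Q_1)$. The points $w=T_\varepsilon^{-1}(W)$ and $w_0=L^{-1}(W)$ differ by $O(\varepsilon)$, because $T_\varepsilon-L=O(\varepsilon)$, and they lie in a fixed compact subset of $Q_1$. On compact subsets of $D_+$, $G_\varepsilon(z)$ is smooth jointly in $(\varepsilon,z)$; so $DG_\varepsilon$ at $P(w)$ and $DG_0$ at $P(w_0)$ differ by $O(\varepsilon)$, and so do $\operatorname{Im}\omega/\operatorname{Im}P(w)$ and $\operatorname{Im}\omega/\operatorname{Im}P(w_0)$. Now apply (2.1).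

**Step 2: the case $\omega\notin\operatorname{supp}\chi$.** By fact 1, $w\notin U$, since $\chi=1$ on $B_\varrho(\omega_0)$. Also $\Psi_N=\mathrm{id}$ near $y$. So $\log H(x,f)=\log H(x,g_\varepsilon)\le\log K-\varepsilon/2$ by Lemma 6, for a.e. such $x$.

**Step 3: the case $\omega\in\operatorname{supp}\chi$, comparison with $\Theta$.** Off the axis $g_\varepsilon$ is a diffeomorphism, so for a.e. such $x$ formula (7.3) holds at $y$, and the derivative of $\Psi_N\circ g_\varepsilon$ at $x$ is $(I+\tau M+R)\mathsf A_\varepsilon$ with $|R|\le C/N$. Since $\|\tau M\|\le s|\alpha||\beta|\le\frac14$, $\|(I+\tau M)^{-1}\|\le\frac43$ and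
$$(I+\tau M+R)\mathsf A_\varepsilon=(I+R')(I+\tau M)\mathsf A_\varepsilon,\qquad R'=R(I+\tau M)^{-1},\quad|R'|\le\tfrac43\tfrac CN .$$
The factor $I+R'$ changes $\log(\sigma_1/\sigma_3)$ by at most $\log\frac{1+|R'|}{1-|R'|}$. So for large $N$
$$\log H(x,f)\le\Theta(\tau,\mathsf A_\varepsilon,\omega)+\frac{C_3}N,\qquad\tau=s\,\chi(\omega)\Lambda'(N\psi(y)).$$
Next we separate the effect of $\tau$. The double difference $[\Theta(\tau,\mathsf A_\varepsilon,\omega)-\Theta(0,\mathsf A_\varepsilon,\omega)]-[\Theta(\tau,\mathsf A_0(\omega),\omega)-\Theta(0,\mathsf A_0(\omega),\omega)]$ is an integral of the mixed derivative of $\Theta$ in $(\tau,\mathsf A)$ over the segment from $\mathsf A_0(\omega)$ to $\mathsf A_\varepsilon$, which lies in the set (7.2). By fact 2, $\Theta(0,\mathsf A_0(\omega),\omega)=\log K$ and (7.1),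
$$\Theta(\tau,\mathsf A_\varepsilon,\omega)-\Theta(0,\mathsf A_\varepsilon,\omega)\le\Theta(\tau,\mathsf A_0(\omega),\omega)-\log K+C_2|\tau|\varepsilon\le-c_0\tau^2+C_2|\tau|\varepsilon. \tag{9.1}$$

**Step 4: inside $U$ the oscillation pays.** Let $w\in U$. By fact 1, $\chi(\omega)=1$, so $|\tau|=s$ for a.e. such $x$. By fact 2, $\Theta(0,\mathsf A_\varepsilon,\omega)\le\log K+C_4\varepsilon$. So
$$\log H(x,f)\le\log K-c_0s^2+(C_4+C_2s)\varepsilon+\frac{C_3}N .$$

**Step 5: in the transition region nothing is spoiled.** Let $w\notin U$ and $\omega\in\operatorname{supp}\chi$. Then $\Theta(0,\mathsf A_\varepsilon,\omega)=\log H(x,g_\varepsilon)\le\log K-\varepsilon/2$ by Lemma 6. Here $|\tau|$ may be any number in $[0,s]$; the maximum of $-c_0\tau^2+C_2|\tau|\varepsilon$ is at most $C_2^2\varepsilon^2/(4c_0)$. So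
$$\log H(x,f)\le\log K-\frac\varepsilon2+\frac{C_2^2\varepsilon^2}{4c_0}+\frac{C_3}N .$$

**Step 6: choice of parameters.** Choose $\varepsilon>0$ so small that everything above holds, $(C_4+C_2s)\varepsilon\le c_0s^2-\frac\varepsilon2$, and $\frac{C_2^2\varepsilon}{4c_0}\le\frac18$. Then choose $N$ so large that $C_3/N\le\varepsilon/8$ and the statements for large $N$ hold. In all cases $\log H(x,f)\le\log K-\varepsilon/4$ for a.e. $x$. Hence
$$H(f)\le e^{-\varepsilon/4}K<K=H(f_r). \qquad\square$$

The order of choice matters: first $s$, which fixes the gain $c_0s^2$ in the torus; then $\varepsilon$, which must be small against it; and last $N$, whose error must be small against $\varepsilon$.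

## 10. Better competitors near $f_r$ with finite rotational symmetry

**Proof of Theorem 2(a).** *Closeness.* In Step 6, $\varepsilon$ may be taken arbitrarily small and then $N$ arbitrarily large. As $\varepsilon\to0$, $T_\varepsilon\to L$ uniformly on $\overline E$, so $G_\varepsilon\to G_0$ uniformly and $g_\varepsilon\to g_0$ uniformly. As $N\to\infty$, $|\Psi_N-\mathrm{id}|\le\frac sN\sup|\Lambda|\sup|\chi\alpha|\to0$. So $f\to\mathrm{Rot}(m_r^{-1})\circ g_0=f_r$ uniformly.

*Symmetry.* Under the rotation by $2\pi/N$ about the axis, $\omega$ is unchanged, $N\psi$ changes by $2\pi$, and the vector field $\alpha$ is carried to itself, because its components in the frame $e_i$ depend only on $\omega$. So $\Psi_N$ commutes with this rotation. Take $N$ divisible by $m$; then $\Psi_N$ commutes with the rotation by $2\pi/m$, which is a power of the rotation by $2\pi/N$. The factors $g_\varepsilon$ and $\mathrm{Rot}(m_r^{-1})$ commute with all rotations. $\square$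

Theorem 2(b) was proved in Section 4, using $H(f_r)=K$ from Section 5.
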